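# Forms of affine space over finite fields in every dimension $n\ge 4$

## 1. Norm hypersurfaces that become affine spaces over a quadratic extension

Let $k$ be a field of characteristic $p>0$ that has a separable quadratic extension $L=k(\theta)$. Let $\theta'$ be the conjugate of $\theta$, and put
$$\mathrm{Nm}(u)=(u_1+\theta u_2)(u_1+\theta' u_2)\in k[u_1,u_2].$$
Fix an integer $l\ge 0$ and the following data:

* $N=p$ if $p$ is odd, and $N=4$ if $p=2$;
* an odd integer $m\ge 3$ prime to $p$;
* $M=v_1\cdots v_l$ (so $M=1$ if $l=0$), $\;r=z^p+t^mM^p$, $\;f=t+r^N$, all in $k[v_1,\dots,v_l,z,t]$;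
* $B=k[u_1,u_2,z,t,v_1,\dots,v_l]/(\mathrm{Nm}(u)-f)$ and $X=\operatorname{Spec}B[w]$, so that $\dim X=l+4$.

**Theorem 1.** Put $n=l+4$.

1. $X_L\cong\mathbb A^n_L$.
2. $B$ is *rigid over $k$*: $\operatorname{Spec}B$ has no nontrivial $\mathbb G_a$-action over $k$. Moreover, every $\mathbb G_a$-action over $k$ on $X$ fixes $B$ pointwise.
3. $X\not\cong\mathbb A^n_k$.

**Corollary 2.** For every finite field $k$ and every $n\ge 4$ there is a $k$-variety $X$ with $X_{\bar k}\cong\mathbb A^n_{\bar k}$ and $X\not\cong\mathbb A^n_k$; in fact $X$ becomes isomorphic to $\mathbb A^n$ already over the quadratic extension of $k$.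

The corollary follows from the theorem because $\mathbb F_q$ has the separable quadratic extension $\mathbb F_{q^2}$; take $l=n-4$.

The corollary answers a question from the MathOverflow page "Timeline for A characterisation of $\mathbb{P}^n$" (https://mathoverflow.net/posts/300812/timeline). Suppose $k=\mathbb F_q$ and a $k$-variety $Y$ becomes isomorphic to $\mathbb A^n$ over an algebraic closure $\bar k$. Is $Y$ isomorphic to $\mathbb A^n_k$ over $k$? The assertion "yes, for all $n\ge1$ and all such $Y$" is false, over every finite field.

Here are the equations for $n=4$ (that is, $l=0$), each time multiplied by a line $\mathbb A^1_w$: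
$$\mathrm{Nm}(u)=z^{p^2}+t^{mp}+t\quad(p\text{ odd}),\qquad \mathrm{Nm}(u)=z^8+t^{4m}+t\quad(p=2).$$
With $k=\mathbb F_3$, $\theta^2=-1$, $m=5$ this is
$$X=\{u_1^2+u_2^2=z^9+t^{15}+t\}\times\mathbb A^1\subset\mathbb A^5_{\mathbb F_3}.$$

For small $n$ over a finite field the situation is as follows. If $n=1$, the regular completion of $Y$ is a smooth curve of genus $0$, since it becomes $\mathbb P^1$ over $\bar k$. It has exactly one geometric point outside $Y$. That point is Galois-invariant, hence $k$-rational because $k$ is perfect. So the completion is $\mathbb P^1_k$ and $Y\cong\mathbb A^1_k$. If $n=2$ the answer is also yes, by a theorem that I only cite: T. Kambayashi, *On the absence of nontrivial separable forms of the affine plane*, J. Algebra 35 (1975), 449–456. The case $n=3$ is not decided here.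

Parts 1 and 3 pull in opposite directions. Any argument for part 3 that survives extension of scalars to $L$ would contradict part 1. So the proof of rigidity has to use the Galois conjugation, and I will point out each place where it does.

## 2. The line $f=0$, point counts, and the exponent $m=1$

The first fact explains the choice of $f$: the hypersurface $f=0$ is a line over $k[v]$.

**Lemma 2.1.** Let $k'\supseteq k$ be a field, $R=k'[v_1,\dots,v_l]$, and $g=z-r^{mN/p}M\in R[z,t]$. Then $c\mapsto g$ defines an isomorphism $R[c]\to R[z,t]/(f)$. Its inverse is induced by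
$$\Phi:\; z\mapsto a(c)=c+c^{mN}M,\qquad t\mapsto b(c)=-c^{pN}.$$

*Proof.* Note that $p\mid N$, and that $(-1)^m=-1$ as $m$ is odd. First,
$$\Phi(r)=c^p+c^{pmN}M^p-c^{pmN}M^p=c^p .$$
Hence $\Phi(f)=-c^{pN}+c^{pN}=0$ and $\Phi(g)=c+c^{mN}M-c^{mN}M=c$. So the composite $R[c]\to R[z,t]/(f)\to R[c]$ is the identity, and the first map is injective. For surjectivity, work in $R[z,t]/(f)$. There $t=-r^N$, so $t^m=-r^{mN}$ and $g^p=z^p-r^{mN}M^p=z^p+t^mM^p=r$. Therefore $t=-g^{pN}$ and $z=g+r^{mN/p}M=g+g^{mN}M$. $\square$

In the example over $\mathbb F_3$ the line is $z=c+c^{15}$, $t=-c^9$. Indeed $r=c^3+c^{45}-c^{45}=c^3$ and $t+r^3=0$.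

**Point counts see nothing.** For $k=\mathbb F_q$, the most natural attempt to separate $X$ from $\mathbb A^n_k$ is to count points. The norm $\mathbb F_{q^2}^*\to\mathbb F_q^*$ is surjective with fibres of size $q+1$. So $\mathrm{Nm}(u)=a$ has $q+1$ solutions for $a\neq0$ and one for $a=0$. By Lemma 2.1 with $k'=k$, $f=0$ has $q^{l+1}$ solutions $(z,t,v)$. Hence
$$\#(\operatorname{Spec}B)(\mathbb F_q)=q^{l+1}+(q+1)(q^{l+2}-q^{l+1})=q^{l+1}\bigl(1+q^2-1\bigr)=q^{l+3}.$$
Thus $\#X(\mathbb F_q)=q^{n}$. Over extensions of odd degree the same computation applies. Over an extension of even degree, with $Q$ elements, the norm form splits as $xy$. Then $xy=a$ has $Q-1$ solutions if $a\ne0$ and $2Q-1$ if $a=0$, and the total is $Q^{l+1}\bigl(2Q-1+(Q-1)^2\bigr)=Q^{l+3}$ again. So $X$ has the point counts of $\mathbb A^n$ over every finite extension, and another invariant is needed.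

**The exponent $m=1$.** It is excluded in the theorem, and for $l=0$ we can see why. Let $l=0$, $m=1$. Then $r=z^p+t$, $k[z,t]=k[z,r]$ and $f=r-z^p+r^N$. If $p$ is odd, $f=r+(r-z)^p$; put $a=r-z$. If $p=2$, $f=r+(z+r^2)^2$; put $a=z+r^2$. In both cases $k[z,r]=k[a,r]=k[a,f]$, so $B=k[u_1,u_2,a,f]/(\mathrm{Nm}(u)-f)=k[u_1,u_2,a]$ is a polynomial ring and $X\cong\mathbb A^4_k$. So every correct proof must use $m>1$ somewhere. Ours uses it only in the last lines of Section 13.

## 3. $X_L$ is an affine space

Over $L$ the norm form factors. Let $R=L[v_1,\dots,v_l]$, $x=u_1+\theta u_2$, $y=u_1+\theta'u_2$. As $\theta\neq\theta'$, these are coordinates in place of $u_1,u_2$, and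
$$B_L=R[x,y,z,t]/(xy-f).$$
The polynomial $xy-f$ is linear in $y$ with coefficients $x,f$ coprime in $R[x,z,t]$. Hence it is irreducible and $B_L$ is a domain. So $B\subset B_L$ is a domain too. Inverting $x$ eliminates $y$, so $B_L=R[x,z,t][f/x]\subset R[x^{\pm1},z,t]$.

**Step 1. The purpose of this step is to turn the line $f=0$ into a coordinate line, at the price of one new variable.** Take a new variable $w_0$, and let $a,b,g$ be as in Lemma 2.1. In $R[z,t,w_0]$ put
$$w'=w_0+g,\qquad z'=z-a(w'),\qquad t'=t-b(w').$$
Then $R[z,t,w_0]=R[z,t,w']=R[z',t',w']$. I claim that the ideals $(f,w_0)$ and $(z',t')$ are equal. Modulo $(f,w_0)$ we have $w'\equiv g$, and $z\equiv a(g)$, $t\equiv b(g)$ by Lemma 2.1. So $(z',t')\subset(f,w_0)$. The induced surjection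
$$R[w']=R[z',t',w']/(z',t')\to R[z,t,w_0]/(f,w_0)=R[z,t]/(f)$$
sends $w'$ to $g$ and is an isomorphism by Lemma 2.1. Hence the two ideals agree.

**Step 2. The purpose of this step is to divide by $x$.** Put $w_0=xw$. Then
$$B_L[w]=R[x,z,t,w_0]\Bigl[\tfrac fx,\tfrac{w_0}x\Bigr]=R[x,z',t',w']\Bigl[\tfrac{z'}x,\tfrac{t'}x\Bigr]=R\Bigl[x,\tfrac{z'}x,\tfrac{t'}x,w'\Bigr].$$
In the middle equality, both rings arise from $R[x,z,t,w_0]$ by adjoining all $i/x$ with $i$ in the ideal generated by $f,w_0$, respectively by $z',t'$; by Step 1 this is the same ideal. The last ring is generated over $L$ by $l+4$ elements and has transcendence degree $l+4$. So it is a polynomial ring, and part 1 of Theorem 1 is proved. The trick is Asanuma's. $\square$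

The argument divides by the single element $x$, which does not lie in $B$: conjugation sends $x$ to $y$. So it does not descend to $k$ as it stands.

## 4. Exponential maps

**Definition.** Let $A$ be a domain containing $k$. An *exponential map* on $A$ is a $k$-algebra homomorphism $\varphi=\sum_j\varphi_jT^j:A\to A[T]$ with
$$\varphi_0=\mathrm{id},\qquad \varphi_i\varphi_j=\binom{i+j}{i}\varphi_{i+j}.$$
This is the same as a $\mathbb G_a$-action on $\operatorname{Spec}A$: the two conditions are the counit and coassociativity axioms of the coaction. Put $A^\varphi=\{a:\varphi(a)=a\}$ and $\deg_\varphi a=\deg_T\varphi(a)$. The map is trivial if $A^\varphi=A$, and $A$ is *rigid over $k$* if every exponential map over $k$ on it is trivial.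

For example, $s\mapsto s+T$ and $s\mapsto s+T^p$ are exponential maps on $k[s]$; for the second, $\deg_\varphi s=p$. So $k[s]$ is not rigid. The ring $k[s,s^{-1}]$ is rigid, by the next lemma: $s\cdot s^{-1}=1$ is invariant, so $s$ is.

**Lemma 4.1.** Let $\varphi$ be an exponential map on a domain $A$.

1. $\deg_\varphi(ab)=\deg_\varphi a+\deg_\varphi b$. So $A^\varphi$ is *factorially closed*: if $0\ne ab\in A^\varphi$, then $a,b\in A^\varphi$.
2. Let $d=\deg_\varphi a$. If $\varphi_i(a)\ne0$, then $\deg_\varphi\varphi_i(a)\le d-i$. In particular $\varphi_d(a)\in A^\varphi$.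
3. $\varphi$ extends to localizations of $A$ at multiplicative sets of nonzero invariant elements.

*Proof.* (1) $A[T]$ is a domain and $\varphi$ is multiplicative; a nonzero $a$ is invariant exactly when $\deg_\varphi a=0$. (2) $\varphi_j\varphi_i(a)=\binom{i+j}i\varphi_{i+j}(a)=0$ for $i+j>d$. (3) The $\varphi_j$ are $A^\varphi$-linear; put $\varphi_j(a/b)=\varphi_j(a)/b$. $\square$

The next lemma replaces an exponential map by its leading part. As an illustration, on $k[a,b]$ with weights $1,1$ let $\varphi$ fix $a$ and send $b$ to $b+(a^2+a)T$. Here $\delta=1$, and the leading part is $b\mapsto b+a^2T$.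

**Lemma 4.2.** Let $A$ be a domain generated by $a_1,\dots,a_q$, with real weights $\omega_i\ge0$. Let $A_{\le\gamma}$ be the span of the monomials in the $a_i$ of weight $\le\gamma$. Assume that $\mathrm{gr}A=\bigoplus_\gamma A_{\le\gamma}/A_{<\gamma}$ is a domain and that each $a_i$ has nonzero class in degree $\omega_i$. If $\varphi$ is a nontrivial exponential map on $A$, there is a $\delta\in\mathbb R$ such that $\varphi$ induces a nontrivial exponential map $\bar\varphi$ on $\mathrm{gr}A$ that is *homogeneous*: $\bar\varphi_j(\mathrm{gr}_\gamma A)\subset\mathrm{gr}_{\gamma+j\delta}A$.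

*Proof.* The weights of monomials form a discrete subset of $\mathbb R_{\ge0}$. So $\omega(a)=\min\{\gamma:a\in A_{\le\gamma}\}$ exists for $a\ne0$. Put
$$\delta=\max\Bigl\{\frac{\omega(\varphi_j(a_i))-\omega_i}{j}\;:\;j\ge1,\ \varphi_j(a_i)\ne0\Bigr\}.$$
The set is finite, and it is nonempty because a nontrivial $\varphi$ moves some generator. By the choice of $\delta$, $\varphi_j(a_i)\in A_{\le\omega_i+j\delta}$ for all $j\ge0$. By the Leibniz rule $\varphi_j(ab)=\sum_i\varphi_i(a)\varphi_{j-i}(b)$, applied to monomials, $\varphi_j(A_{\le\gamma})\subset A_{\le\gamma+j\delta}$, and likewise with $<$. So the $\varphi_j$ induce maps $\bar\varphi_j$ as stated. They inherit the identities of an exponential map, and on a given element only finitely many of them are nonzero. If the maximum is attained at $(i,j)$, then $\varphi_j(a_i)$ has weight exactly $\omega_i+j\delta$, so $\bar\varphi_j$ does not kill the class of $a_i$. $\square$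

**Lemma 4.3.** Let $A$ be a domain of characteristic $p$ graded by a subgroup of $\mathbb R$. Let $\varphi$ be a nontrivial homogeneous exponential map, $\varphi_j(A_\gamma)\subset A_{\gamma+j\delta}$ (with $A_\gamma=0$ for $\gamma$ outside the group). Then $D=A^\varphi$ is graded. Let $A',D'$ be the localizations of $A,D$ at the nonzero homogeneous elements of $D$. Then $D'=A'^\varphi$, every nonzero homogeneous element of $D'$ is a unit of $D'$, and
$$A'=D'[s]\quad\text{with $s$ homogeneous and transcendental over $D'$.}$$
Consequently, with $K=\operatorname{Frac}D$: $(D\setminus0)^{-1}A=K[s]$, $\operatorname{Frac}A=K(s)$, and $K$ is algebraically closed in $\operatorname{Frac}A$.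

*Proof.* For fixed $j$, the images under $\varphi_j$ of the homogeneous components of an element lie in different degrees. So $D$ is graded, and $\deg_\varphi$ of an element is the maximum over its homogeneous components. The statements on $D'$ before the display are immediate from $\varphi_j(a/b)=\varphi_j(a)/b$.

As $\varphi$ is nontrivial, there are homogeneous elements of positive $\varphi$-degree in $A'$. Let $s$ be one of minimal positive $\varphi$-degree $e$.

*All $\varphi$-degrees are divisible by $e$.* Let $b\in A'$ be homogeneous with $\deg_\varphi b=d>0$, and let the base-$p$ digit of $d$ at $p^i$ be nonzero. By Lucas, $\binom d{p^i}\ne0$ in characteristic $p$, so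
$$\varphi_{p^i}\varphi_{d-p^i}(b)=\binom d{p^i}\varphi_d(b)\ne0 .$$
Thus $\varphi_{d-p^i}(b)$ has $\varphi$-degree at least $p^i$, and at most $d-(d-p^i)=p^i$ by Lemma 4.1. It is homogeneous, so $p^i\ge e$ by minimality. For $b=s$ we get $p^i\ge e$ and $p^i\le e$, so $e$ is a power of $p$. For general $b$, all nonzero digits of $d$ sit at powers $p^i\ge e$, so $e\mid d$.

*$A'=D'[s]$.* With $b$ as above, $\varphi_d(b)$ and $\varphi_e(s)$ are homogeneous elements of $D'$, and the second is a unit. The element
$$b-\varphi_d(b)\,\varphi_e(s)^{-d/e}\,s^{d/e}$$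
is homogeneous of the same degree as $b$, because $\deg b+d\delta-\tfrac de(\deg s+e\delta)+\tfrac de\deg s=\deg b$. Its $\varphi$-degree is smaller than $d$, since the coefficients of $T^d$ cancel. By induction on $d$, $b\in D'[s]$.

*Transcendence.* For $a_i\in D'$, the nonzero terms $a_is^i$ have the distinct $\varphi$-degrees $ei$. So $\deg_\varphi(\sum a_is^i)=e\max\{i:a_i\ne0\}$, and $\sum a_is^i\ne0$ unless all $a_i=0$.

The last sentence of the lemma follows by inverting $D\setminus0$; a field is algebraically closed in its rational function field. $\square$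

## 5. Rigidity of $B$ is enough

**Proposition 5.1.** If $B$ is rigid over $k$, then every exponential map over $k$ on $B[w]$ fixes $B$ pointwise, and $X=\operatorname{Spec}B[w]\not\cong\mathbb A^n_k$.

*Proof.* Suppose $\varphi$ is an exponential map on $B[w]$ that does not fix $B$. Apply Lemma 4.2 with weight $0$ on generators of $B$ and weight $1$ on $w$. Then $\mathrm{gr}=B[w]$, graded by $w$-degree. Some generator $b$ of $B$ has $\varphi_j(b)\ne0$ with $j\ge1$, so $\delta\ge0$. Note that $\bar\varphi_i(w)\in Bw^{1+i\delta}$ (it is $0$ if the exponent is not an integer).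

*$w$ is $\bar\varphi$-invariant.* Otherwise the top coefficient of $\bar\varphi(w)$ is a nonzero invariant of the form $cw^{1+i\delta}$ with exponent $\ge1$. By factorial closedness $w$ is invariant, a contradiction.

So $\bar\varphi$, being nontrivial, moves some $b\in B$. For $b\in B$ we have $\bar\varphi_i(b)=c_i(b)w^{i\delta}$ with $c_i(b)\in B$. Since $w-1$ is invariant, we may reduce modulo $w-1$. This gives the exponential map $b\mapsto\sum c_i(b)T^i$ on $B$, and it is nontrivial, a contradiction. So all exponential maps on $B[w]$ fix $B$.

On $k[x_1,\dots,x_n]$ the translations $x_i\mapsto x_i+T$, $i=1,\dots,n$, have only the constants as common invariants. So $B[w]\cong k[x_1,\dots,x_n]$ would give $B\subset k$, which is absurd. $\square$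

It remains to prove that $B$ is rigid over $k$.

## 6. The graded ring $xy=r^N$, and an action over the algebraic closure

**Step 1. The purpose of this step is to choose weights so that $t$ drops out of $f=t+r^N$, and so that few monomials have degree $0$.** Choose positive reals $\tau_0,\dots,\tau_l$ linearly independent over $\mathbb Q$ ($\tau_0=1$ if $l=0$). Put $\zeta=m\tau_0+\tau_1+\dots+\tau_l$ and
$$\omega(t)=2p\tau_0,\quad \omega(v_i)=2\tau_i,\quad \omega(z)=2\zeta,\quad \omega(u_1)=\omega(u_2)=Np\zeta .$$
Then $z^p$ and $t^mM^p$, hence $r$, are homogeneous of weight $2p\zeta$. Both $\mathrm{Nm}(u)$ and $r^N$ have weight $2Np\zeta$, and $\omega(t)=2p\tau_0<2Np\zeta$. So the top form of $\mathrm{Nm}(u)-f$ is $\mathrm{Nm}(u)-r^N$. In the example over $\mathbb F_3$ ($l=0$, $m=5$) one gets $\zeta=5$ and weights $6,10,45$ for $t,z,u_i$; $r$ has weight $30$.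

**Step 2. The purpose of this step is to identify $\mathrm{gr}B$.** Let $\mathcal P$ be the polynomial ring and $F=\mathrm{Nm}(u)-f$, with top form $F^+$. By definition, $\mathrm{gr}_\gamma B=\mathcal P_{\le\gamma}/(\mathcal P_{<\gamma}+(F)\cap\mathcal P_{\le\gamma})$. Top forms in $\mathcal P$ are multiplicative. So the degree-$\gamma$ part of an element $hF\in\mathcal P_{\le\gamma}$ is $0$ or $h^+F^+$, and conversely $hF^+$ is the top form of $hF$ for homogeneous $h$. Hence
$$\mathrm{gr}B=C_k:=k[u_1,u_2,z,t,v]/(\mathrm{Nm}(u)-r^N).$$
Let $\kappa$ be an algebraic closure of $k$ containing $L$. With $x,y$ as in Section 3,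
$$C:=C_k\otimes_k\kappa=\kappa[x,y,z,t,v]/(xy-r^N).$$
This is a domain ($xy-r^N$ is linear in $y$ with coprime coefficients) of dimension $l+3$ with fraction field $\kappa(x,z,t,v)$. So $C_k$ is a domain, and the classes of the generators are nonzero. By Lemma 4.2, a nontrivial exponential map on $B$ would induce a nontrivial homogeneous one on $C_k$. Thus rigidity of $B$ follows from:

**Proposition 6.1.** There is no nontrivial homogeneous exponential map over $k$ on $C_k$.

**What fails over $\kappa$.** The obvious plan is to extend scalars and prove that $C$ has no nontrivial homogeneous exponential map. This is false. Define $\psi$ on $C$ by fixing $x,t,v_i$ and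
$$\psi:\quad z\mapsto z+xT,\qquad y\mapsto y+x^{pN-1}T^{pN}. \tag{1}$$
As $N$ is a power of $p$, $r^N\mapsto(r+x^pT^p)^N=r^N+x^{pN}T^{pN}$, which matches the image of $xy$. The exponential identities hold because $T\mapsto xT$ and $T\mapsto x^{pN-1}T^{pN}$ are additive. It is homogeneous with $\delta=Np\zeta-2\zeta$: for $y$, $(pN-1)Np\zeta=Np\zeta+pN(Np\zeta-2\zeta)$. The same formula defines a nontrivial exponential map on $B_L$, because $f\mapsto f+x^{pN}T^{pN}$. So $B_L$ is not rigid. The map $\psi$ does not come from $k$, because conjugation turns it into a map that fixes $y$ and moves $x$. We keep $\psi$ as a test case: the proof must rule it out by conjugation, and we shall see at which point.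

**Standing assumptions for Sections 7–13.** Assume that $\varphi$ is a nontrivial homogeneous exponential map over $k$ on $C_k$. Extend it $\kappa$-linearly to $C$; it stays nontrivial and homogeneous. Let $D=C^\varphi$, and let $C',D',s,K$ be as in Lemma 4.3, so $C'=D'[s]$ and $K=\operatorname{Frac}D$. Let $\Lambda\subset\mathbb R$ be the group generated by the weights; it has rank $l+1$. Let $\tau\in\mathrm{Aut}(\kappa/k)$ be nontrivial on $L$. Acting on the second factor of $C_k\otimes_k\kappa$, it gives a semilinear automorphism $\tau$ of $C$. It swaps $x$ and $y$, fixes $z,t,v_i,r$, preserves degrees, and commutes with $\varphi$ since $\varphi$ comes from $k$. So $\tau$ preserves $D$ and $D'$.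

## 7. The degree-zero fields $K_0\subset F_0$

Let $K_0=D'_0$ be the degree-$0$ part of $D'$. It is a field, because nonzero homogeneous elements of $D'$ are units, and $\tau(K_0)=K_0$. Let $F_0$ be the field of fractions $a/b$ with $a,b\in C$ homogeneous of equal degree; using $C'$ instead of $C$ gives the same field. The grading by $\Lambda$ reduces a problem in dimension $l+3$ to a pair of fields of transcendence degrees $1$ and $2$, that is, to a pencil on a surface.

**Lemma 7.1.** Every prime of $C$ containing $(x,y)$ or $(r,z)$ has height $\ge2$.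

*Proof.* $C/(x,y)=\kappa[z,t,v]/(r^N)$ and $C/(r,z)=\kappa[x,y,t,v]/(xy,\,t^mM^p)$ both have dimension $l+1=\dim C-2$. In a finitely generated domain, height and dimension of the quotient add up to $\dim C$. $\square$

**Lemma 7.2.** $K_0$ is algebraically closed in $F_0$.

*Proof.* Let $0\neq\vartheta=a/b\in F_0$ be algebraic over $K_0$. Then $\vartheta\in K$ by Lemma 4.3. Write $a=\sum a_is^i$, $b=\sum b_is^i$ with $a_i,b_i\in D'$ homogeneous. Since $\deg a=\deg b$, $\deg a_i=\deg b_i$ whenever both are nonzero. From $a=\vartheta b$ in $K[s]$ we get $a_i=\vartheta b_i$. For $b_i\ne0$ this gives $\vartheta=a_i/b_i\in D'_0=K_0$. $\square$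

**Notation.** Put $Z=z^p$ and $\Theta=t^mM^p$, so $r=Z+\Theta$. Put
$$(\xi,\eta,\nu)=(x^2,y^2,N)\ \text{ if $p$ is odd},\qquad(\xi,\eta,\nu)=(x,y,N/2)=(x,y,2)\ \text{ if }p=2 .$$
In all cases $\nu\ge2$, $\;\xi\eta=r^{2\nu}$, and $\deg\xi=\deg\eta=\nu\deg r$.

**Lemma 7.3.** $F_0=\kappa(\xi/Z^\nu,\ \Theta/Z)$, purely transcendental of degree $2$ over $\kappa$.

*Proof.* We have $C\subset\kappa[x^{\pm1},z^{\pm1},t^{\pm1},v^{\pm1}]$. Every homogeneous element is a Laurent monomial times a sum of degree-$0$ Laurent monomials. So $F_0$ is generated by the degree-$0$ Laurent monomials $x^\alpha z^it^jv^b$. We determine these.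

*Case $l\ge1$.* The coefficients of $\tau_g$ ($g\ge1$) and of $\tau_0$ in the degree give
$$\alpha Np+2i+2b_g=0\ (g\ge1),\qquad m(\alpha Np+2i)+2pj=0.$$
So $mb_g=pj$ for all $g$. As $m$ is prime to $p$, there is a common $b'$ with $b_g=pb'$ and $j=mb'$. Then $\alpha Np+2i+2pb'=0$.

*Case $l=0$.* The single condition is $m(\alpha Np+2i)+2pj=0$. As $m$ is odd and prime to $p$, $m\mid j$. With $j=mb'$ we again get $\alpha Np+2i+2pb'=0$.

The equation forces $p\mid i$: this is clear for $p$ odd, and for $p=2$ it reads $8\alpha+2i+4b'=0$. With $i=pi'$ it becomes $\alpha N+2i'+2b'=0$. If $p$ is odd, $N$ is odd and $\alpha=2a$ is even; if $p=2$, put $a=\alpha$. So the monomials are exactly $\xi^aZ^{i'}\Theta^{b'}$ with $a\nu+i'+b'=0$, that is, $(\xi/Z^\nu)^a(\Theta/Z)^{b'}$. Finally $\xi,Z,\Theta$ are algebraically independent, since $x,z,t,v$ are. $\square$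

**Lemma 7.4.** $\operatorname{trdeg}_\kappa K_0=1$. There is $\sigma\in C'_0$, transcendental over $K_0$, with $C'_0=K_0[\sigma]$ and $F_0=K_0(\sigma)$.

*Proof.* Let $\Lambda_D\subset\Lambda$ be the group of degrees of nonzero homogeneous elements of $D'$. It is free of some rank $\le l+1$. Choosing homogeneous units $d_i$ of $D'$ in basis degrees, we see $D'=K_0[d_1^{\pm1},d_2^{\pm1},\dots]$, a Laurent polynomial ring. As $\operatorname{trdeg}D'=\operatorname{trdeg}K=l+2$, we get $\operatorname{trdeg}K_0=l+2-\operatorname{rk}\Lambda_D\ge1$. Also $\operatorname{trdeg}K_0\le\operatorname{trdeg}F_0=2$.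

*Exclusion of transcendence degree $2$.* In that case $F_0=K_0$ by Lemma 7.2. If a homogeneous element of $C'$ had two nonzero terms $a_is^i$, $a_js^j$, their ratio would lie in $F_0=K_0\subset K$, contradicting transcendence of $s$. So every nonzero homogeneous element of $C'$ is $cs^i$ with $c\in D'$; call $i\ge0$ its exponent. Exponents are additive. Two elements of equal degree have ratio in $K_0$, hence equal exponent. So $r,Z,\Theta$ have a common exponent $i$, and $x,y$ have equal exponents. Suppose $i>0$. By $xy=r^N$, $s$ divides both $x$ and $y$ in $C'=D'[s]$. The ideal $sC'$ is a height-one prime, and $C'$ is a localization of $C$. So $sC'\cap C$ is a height-one prime containing $x,y$, contradicting Lemma 7.1. Hence $i=0$. Then $x,y$ have exponent $0$ by $xy=r^N$, $z$ by $Z=z^p$, and $t,v_i$ by $\Theta=t^mM^p$. So $C\subset D'$ and $\varphi$ is trivial, a contradiction.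

*Transcendence degree $1$.* Now $\operatorname{rk}\Lambda_D=l+1=\operatorname{rk}\Lambda$, so $\Lambda/\Lambda_D$ is finite. Let $j_0$ be the order of $\deg s$ in it. Choose a homogeneous unit $d\in D'$ such that $\sigma=s^{j_0}d$ has degree $0$. In a homogeneous element $\sum a_is^i$ of $C'$, all $i$ with $a_i\ne0$ are congruent modulo $j_0$, to $j$ say, with $0\le j<j_0$. Writing $s^{j+j_0q}=s^jd^{-q}\sigma^q$, all the coefficients $a_{j+j_0q}d^{-q}$ that occur have the same degree, so they are $K_0$-multiples of one homogeneous $a\in D'$. Hence every nonzero homogeneous element of $C'$ is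
$$a\,s^j\,h(\sigma),\qquad a\in D'\text{ homogeneous},\ 0\le j<j_0,\ h\in K_0[\sigma],$$
and $j$ is determined by the degree. In degree $0$ this gives $C'_0=K_0[\sigma]$. Taking ratios of elements of equal degree gives $F_0=K_0(\sigma)$. $\square$

For the test map $\psi$ of (1): here $K=\kappa(x,t,v)$, because this field consists of fractions of invariants, has transcendence degree $l+2$, and is algebraically closed in $\operatorname{Frac}C=\kappa(x,t,v)(z)$. The element $\Theta^\nu/\xi$ lies in $K_0$. As $F_0=\kappa(\Theta^\nu/\xi)(Z/\Theta)$, the field $\kappa(\Theta^\nu/\xi)$ is algebraically closed in $F_0$. So $K_0=\kappa(\Theta^\nu/\xi)$. Nothing in this section used $\tau$ except the remark $\tau(K_0)=K_0$, which fails for $\psi$.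

## 8. The toric surface $\xi\eta=r^{2\nu}$ in weights $(\nu,\nu,1,1)$

We now build a projective surface with function field $F_0$. Let
$$E=\operatorname{Proj}\kappa[\xi,\eta,r,Z]/(\xi\eta-r^{2\nu}),\qquad\deg(\xi,\eta,r,Z)=(\nu,\nu,1,1).$$
The evident map from this three-dimensional domain to $C$ is injective because $\xi,r,Z$ are algebraically independent in $C$. The function field is $\kappa(E)=\kappa(\xi/Z^\nu,r/Z)=F_0$ by Lemma 7.3, since $r/Z=1+\Theta/Z$.

**Charts and fan.** Write $a=\xi/Z^\nu$, $b=r/Z$. Record a divisorial valuation that is monomial in $a,b$ by the vector (value of $a$, value of $b$) in $\mathbb Z^2$. Then $\eta/Z^\nu=b^{2\nu}/a$, and: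

* $D_+(r)=\operatorname{Spec}\kappa[(\xi/r^\nu)^{\pm1},Z/r]\cong\mathbb G_m\times\mathbb A^1$, smooth. It is the toric chart of the ray through $(-\nu,-1)$, whose divisor is $\{Z=0\}$.
* $D_+(Z)=\operatorname{Spec}\kappa[a,b,b^{2\nu}/a]$, the singularity $A_{2\nu-1}$ at $Q_0=[0:0:0:1]$. Its cone is spanned by $(0,1)$ and $(2\nu,1)$.
* $D_+(\xi)=\operatorname{Spec}\kappa[r^iZ^{\nu-i}/\xi]_{0\le i\le\nu}=\operatorname{Spec}\kappa[b^i/a]_{0\le i\le\nu}$, the cone over the rational normal curve of degree $\nu$, with vertex $P=[1:0:0:0]$. Its cone is spanned by $(0,1)$ and $(-\nu,-1)$.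
* $D_+(\eta)$, with vertex $\bar P=[0:1:0:0]$, likewise. Its cone is spanned by $(2\nu,1)$ and $(-\nu,-1)$.

In each case the monomials listed generate all lattice points of the dual cone. So $E$ is a normal projective toric surface, singular exactly at $P,\bar P,Q_0$. The ray $(0,1)$ belongs to $\bar{\mathcal A}=\{\eta=r=0\}$: there $r/Z$ is a uniformizer and $\xi/Z^\nu$ a unit. The ray $(2\nu,1)$ belongs to $\mathcal A=\{\xi=r=0\}$, where $\eta/Z^\nu$ is a unit and $a=b^{2\nu}/(\eta/Z^\nu)$ has value $2\nu$.

**The resolution $\tilde E$.** Insert the rays $(i,1)$, $1\le i\le2\nu-1$, and $(-1,0)$, $(1,0)$. In the resulting cyclic order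
$$(1,0),\ (2\nu,1),\ (2\nu-1,1),\ \dots,\ (1,1),\ (0,1),\ (-1,0),\ (-\nu,-1)$$
neighbours have determinant $\pm1$, so we get a smooth projective toric surface $\tilde E\to E$. Recall that if the neighbours of a ray with generator $\rho_0$ add up to $c\rho_0$, the invariant curve has square $-c$. Now $(i-1,1)+(i+1,1)=2(i,1)$, $\;(0,1)+(-\nu,-1)=\nu(-1,0)$, and $(2\nu,1)+(-\nu,-1)=\nu(1,0)$. So $Q_0$ is replaced by a chain of $2\nu-1$ smooth rational curves of square $-2$, and $P,\bar P$ by smooth rational curves $E_P,E_{\bar P}$ of square $-\nu$. The exceptional divisor has simple normal crossings (SNC): smooth components, at most two through each point, crossing transversally.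

**Torus.** $\mathbb T=\mathbb G_m^2$ acts by $\xi\mapsto\lambda\xi$, $\eta\mapsto\lambda^{-1}\eta$, $Z\mapsto\mu Z$ on $E$ and on $\tilde E$. The open orbit in $E$ is $\{rZ\ne0\}$. An invariant irreducible curve cannot meet it, so the invariant irreducible curves on $E$ are the components $\mathcal A,\bar{\mathcal A},\{Z=0\}$ of $\{rZ=0\}$. Here
$$P\in\bar{\mathcal A},\quad P\notin\mathcal A,\quad \bar P\notin\bar{\mathcal A},\quad P,\bar P\in\{Z=0\}. \tag{2}$$

**Divisor classes.** The function $\eta/r^\nu=r^\nu/\xi$ is a unit on $D_+(r)=E\setminus(\mathcal A\cup\bar{\mathcal A})$. At $\bar{\mathcal A}$ it has value $\nu$, and at $\mathcal A$ it has value $-\nu$: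
$$\operatorname{div}(\eta/r^\nu)=\nu\bar{\mathcal A}-\nu\mathcal A. \tag{3}$$
The ring of $D_+(r)$ is factorial with unit group $\kappa^*(\eta/r^\nu)^{\mathbb Z}$. So $\mathrm{Cl}(E)$ is generated by $\mathcal A,\bar{\mathcal A}$ with the single relation (3). Hence $\mathrm{Cl}(E)\otimes\mathbb Q$ is one-dimensional, with $\mathcal A=\bar{\mathcal A}\ne0$.

**Conjugation.** $\tau$ acts on $E$ semilinearly, swapping $\xi,\eta$ and fixing $r,Z$. So it swaps $P$ with $\bar P$ and $\mathcal A$ with $\bar{\mathcal A}$, and fixes $Q_0$. As $a\mapsto b^{2\nu}/a$ and $b\mapsto b$, on rays it is $(\alpha,\beta)\mapsto(2\nu\beta-\alpha,\beta)$. This maps the refined fan to itself, so $\tau$ acts on $\tilde E$, swapping $E_P,E_{\bar P}$ and sending the ray $(i,1)$ to $(2\nu-i,1)$.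

## 9. The pencil defined by $K_0$

**Step 1. The purpose of this step is to identify the base.** $K_0\subset F_0$ is a finitely generated field of transcendence degree $1$ over $\kappa$, so it is the function field of a smooth projective curve $\mathcal Z$. As $F_0$ is purely transcendental, we get a dominant rational map $\mathbb A^2\dashrightarrow\mathcal Z$. On a line through two points with different images it is nonconstant, so $\mathcal Z\cong\mathbb P^1$ by Lüroth.

**Step 2. The purpose of this step is to resolve the pencil, canonically.** Let $W_0=\tilde E$, and let $W_{i+1}$ be the blow-up of $W_i$ at the (reduced) indeterminacy points of the rational map $W_i\dashrightarrow\mathcal Z$. The map is given by a pencil without fixed components. Its self-intersection is $\ge0$ and drops at each stage, by the sum of the squares of the multiplicities of the base points. So the process stops at a smooth projective surface $W$ with a morphism $\rho:W\to\mathcal Z$. Let $\pi:W\to E$ be the composite. Everything is canonical and $\tau(K_0)=K_0$. So $\tau$ acts on each $W_i$ and on $W$ by scheme automorphisms.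 These preserve intersection numbers, are compatible with $\pi$, and permute the fibres of $\rho$.

**Step 3. The purpose of this step is to produce a section.** The generic fibre of $\rho$ is a regular projective curve over $K_0$ with function field $F_0=K_0(\sigma)$, so it is $\mathbb P^1_{K_0}$. Let $S\subset W$ be the closure of the pole of $\sigma$, a $K_0$-rational point. It maps birationally, hence isomorphically, to $\mathcal Z$, so it is a section.

**Terms.** A curve on $W$ is *vertical* if it lies in a fibre of $\rho$, otherwise *horizontal*. *Exceptional* means contracted to a point by $\pi$.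

**Lemma 9.1.** Let $h:V\to E$ be a birational morphism from a smooth projective surface. The curves contracted by $h$ have negative definite intersection matrix.

*Proof.* Let $H$ be the pull-back of an ample divisor: $H^2>0$, and $H\cdot G=0$ for contracted $G$. By the Hodge index theorem, $\Delta^2\le0$ for every combination $\Delta$ of contracted curves, with equality only if $\Delta\equiv0$ numerically. Suppose $\Delta=\Delta_+-\Delta_-\equiv0$ with $\Delta_\pm\ge0$ without common components and, say, $\Delta_+\ne0$. Then $\Delta_+^2=\Delta_+\cdot\Delta_-\ge0$, so $\Delta_+^2=0$ and $\Delta_+\equiv0$. This is impossible for a nonzero effective divisor, which has positive degree against an ample one. $\square$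

**Lemma 9.2.** Let $h:W\to W_i$ be the blow-down morphism and $R\in W_i$. If $\rho$ is constant on $h^{-1}(R)$, then the map $W_i\dashrightarrow\mathcal Z$ is regular at $R$.

*Proof.* Let $V\subset\mathcal Z$ be an affine open neighbourhood of the value. As $h$ is proper, $h(W\setminus\rho^{-1}(V))$ is closed, and it does not contain $R$. So there is an open $O\ni R$ with $h^{-1}(O)\subset\rho^{-1}(V)$. The coordinate functions of $V$ pull back to $\Gamma(h^{-1}(O),\mathcal O_W)=\Gamma(O,\mathcal O_{W_i})$. $\square$

## 10. Fibres of a $\mathbb P^1$-fibration with a section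

In this section $W$ may be any smooth projective surface with a morphism to $\mathcal Z\cong\mathbb P^1$ having connected fibres, generic fibre $\mathbb P^1_{K_0}$, and a section $S$. Our $W$ is of this type: $K_0$ is algebraically closed in $F_0$, so the fibres are connected. The type persists when a $(-1)$-curve contained in a reducible fibre is contracted. The new surface is smooth and projective by Castelnuovo, the morphism descends as in Lemma 9.2, the generic fibre is unchanged, and the image of $S$ is the closure of the same rational point.

Let $f$ denote a fibre (the polynomial $f$ plays no role in Sections 10–13). Then $f^2=0$ and $S\cdot f=1$. Moreover $K_W\cdot f=-2$, because the arithmetic genus is constant in the flat family and is $0$ on the generic fibre.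

**Lemma 10.1.**

1. An irreducible fibre $f=\mu F$ has $\mu=1$ and $F\cong\mathbb P^1$.
2. A reducible fibre contains a $(-1)$-curve. All fibres arise from $\mathbb P^1$ by blowing up points; so their components are smooth rational curves, their reductions are SNC, and, with $\#f_c$ the number of components of the fibre over $c$,
$$\operatorname{rk}\operatorname{Pic}(W)=2+\sum_c(\#f_c-1).$$
3. A $(-1)$-component of a reducible fibre meets at most two other components.
4. If a reducible fibre has a unique $(-1)$-component, its multiplicity is at least $2$.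

*Proof.* (1) $F^2=0$, so adjunction says that $K_W\cdot F=-2/\mu$ is even and $\ge-2$. Hence $\mu=1$ and $p_a(F)=0$, so $F\cong\mathbb P^1$.

(2) Let $f=\sum\mu_iF_i$ be reducible. As $F_i\cdot f=0$ and $F_i$ meets another component by connectedness, $F_i^2<0$. As $K_W\cdot f=-2$, some $F_i$ has $K_W\cdot F_i<0$. Adjunction gives $-2\le F_i^2+K_W\cdot F_i\le-2$, so $F_i^2=-1$ and $p_a(F_i)=0$; this is a $(-1)$-curve. Only finitely many fibres are reducible, since the generic fibre is geometrically integral. Contract $(-1)$-curves in reducible fibres repeatedly until no fibre is reducible. On the resulting surface every fibre is a reduced $\mathbb P^1$ by (1). There, for a divisor $\Delta$, the divisor $\Delta-(\Delta\cdot f)S$ has degree $0$ on the generic fibre $\mathbb P^1_{K_0}$, hence is principal there. So it is linearly equivalent to a sum of fibres, and all fibres are linearly equivalent. Thus $S$ and $f$ generate $\operatorname{Pic}$, and they are independent since $f^2=0$, $S\cdot f=1$. So the rank is $2$. Going back up, each blow-up adds one component and one to the rank. Blowing up a point keeps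 components smooth rational and the reduced fibre SNC.

(3) After contracting the component, the reduced fibre is again SNC by (2). So at most two components pass through the image point.

(4) Suppose the unique $(-1)$-component $\Gamma$ has multiplicity $1$. Then $f\cdot\Gamma=0$ shows that $\Gamma$ meets exactly one other component $G$, that $G$ has multiplicity $1$, and that $G\cdot\Gamma=1$. If $f=\Gamma+G$, then $f\cdot G=0$ gives $G^2=-1$, contradicting uniqueness. Otherwise contract $\Gamma$. The new fibre is reducible and only the square of $G$ has changed. So its only possible $(-1)$-component is the image of $G$, of multiplicity $1$, and by (2) it is one. Conclude by induction on the number of components. $\square$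

## 11. The section $S$ is the only horizontal exceptional curve

**Proposition 11.1.** The only possible horizontal exceptional curve on $W$ is $S$.

*Proof.* The purpose is to realize every horizontal curve other than $S$ by a height-one prime of $C$, and then to use a dimension count in $\operatorname{Spec}C$.

*A morphism to $E$.* Let $U=\operatorname{Spec}C\setminus V(r,z)$ and $q=[\xi:\eta:r:Z]:U\to E$. It is dominant, and it induces the inclusion $\kappa(E)=F_0\subset\operatorname{Frac}C$. Its fibres over closed points have dimension $\le l+1$:

* Over a point of $D_+(r)$: on the fibre $\xi=c\,r^\nu$, $Z=c'r$ with constants $c\ne0$, $c'$, and $r\ne0$; so $\Theta=(1-c')r$. If $c'\ne1$, then $(t,v)$ determines $r=t^mM^p/(1-c')$, then $z$, then finitely many $x\ne0$, then $y=r^N/x$. If $c'=1$, then $t^mM^p=0$, so $(t,v)$ varies in dimension $l$; $r$ is one more parameter, and $(t,v,r)$ determines $z$, finitely many $x$, and $y$.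
* Over a point with $r=0$, $Z\ne0$: $(z,t,v)$ lies on the hypersurface $r=0$, of dimension $l+1$. Given $z$, the values $\xi,\eta$ are determined, so there are finitely many $x,y$.

*From a horizontal curve to a prime of $C$.* Let $G\ne S$ be a horizontal curve. Then $\mathcal O_{W,G}$ contains $K_0$ and is the local ring of a closed point of $\mathbb P^1_{K_0}$ other than the pole of $\sigma$. So it is $V:=K_0[\sigma]_{(\pi_0)}$ with $\pi_0$ irreducible. Since $(\pi_0C')_0=\pi_0C'_0\ne C'_0$, the ideal $\pi_0C'$ is proper. Let $\mathfrak P$ be a minimal prime over it, of height one by Krull. As $(\pi_0)$ is maximal in $C'_0=K_0[\sigma]$, $\mathfrak P\cap C'_0=(\pi_0)$. Put $\mathfrak p=\mathfrak P\cap C$; it has height one and $C_{\mathfrak p}=C'_{\mathfrak P}$. Then $V\subset C_{\mathfrak p}\cap F_0$. Also $C_{\mathfrak p}\cap F_0\ne F_0$, as $\pi_0^{-1}\notin C_{\mathfrak p}$. A discrete valuation ring is a maximal proper subring of its fraction field, so $C_{\mathfrak p}\cap F_0=V$, and $V\to C_{\mathfrak p}$ is local.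

*Comparison of centres.* By Lemma 7.1, $\mathfrak p\not\supset(r,z)$, so the generic point of $V(\mathfrak p)$ lies in $U$. Let $e\in E$ be its image under $q$. Then $\mathcal O_{E,e}\subset C_{\mathfrak p}\cap F_0=V$, and $V$ dominates $\mathcal O_{E,e}$ because both inclusions into $C_{\mathfrak p}$ are local. The centre of a valuation ring on a separated scheme is unique. So $e$ is the image under $\pi$ of the generic point of $G$. If $e$ were a closed point, the $(l+2)$-dimensional set $V(\mathfrak p)\cap U$ would lie in a closed fibre of $q$, of dimension $\le l+1$. So $e$ is not closed, that is, $\pi$ does not contract $G$. $\square$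

**Proposition 11.2.** $S$ is exceptional, and each fibre of $\rho$ contains exactly one non-exceptional component.

*Proof.* Each fibre contains at least one non-exceptional component, by Lemma 9.1 and $f^2=0$. Let $h\in\{0,1\}$ be the number of horizontal exceptional curves. Let $e_c,n_c$ be the numbers of exceptional and non-exceptional components of the fibre over $c$. By Zariski's main theorem, removing the exceptional curves from $W$ and finitely many points from $E$ gives isomorphic surfaces. So $\operatorname{Pic}(W)$ modulo the classes of exceptional curves is $\mathrm{Cl}(E)$, of rank $1$, and these classes are independent by Lemma 9.1. Hence $\operatorname{rk}\operatorname{Pic}(W)=1+h+\sum_ce_c$. By Lemma 10.1(2) it is also $2+\sum_c(e_c+n_c-1)$. Comparing, $\sum_c(n_c-1)=h-1$. The left side is $\ge0$, so $h=1$ and all $n_c=1$. $\square$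

**The point $Q$.** Put $Q=\pi(S)$. As $S$ is the unique horizontal exceptional curve, $\tau(S)=S$ and $\tau(Q)=Q$. Since $\tau$ swaps $P$ and $\bar P$,
$$Q\ne P,\bar P. \tag{4}$$

This is where the test map $\psi$ of (1) drops out. Propositions 11.1 and 11.2 hold for it too. Its pencil is given by $\Theta^\nu/\xi=(r-Z)^\nu/\xi$. In the chart of $\tilde E$ belonging to the rays $(1,0),(-\nu,-1)$, the coordinates are $Z/r$ and $\xi/r^\nu$, and $E_{\bar P}$ is $\{\xi/r^\nu=0\}$. There
$$\frac{\Theta^\nu}{\xi}=\frac{(1-Z/r)^\nu}{\xi/r^\nu},$$
which is not regular as a map to $\mathbb P^1$ at the point $(1,0)$ of $E_{\bar P}$. By the argument for (a) in the next proposition, which does not use $\tau$ until its last sentence, $S$ lies over that point, so $Q=\bar P$. A map defined over $k$ cannot do this, by (4).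

**Proposition 11.3.**

* (a) At each stage only one point is blown up, and it lies over $Q$. So $\pi^{-1}(P)=E_P$ and $\pi^{-1}(\bar P)=E_{\bar P}$, with square $-\nu$ on $W$.
* (b) Vertical exceptional curves have square $\le-2$.
* (c) If $W\ne\tilde E$, the last exceptional curve is $S$, and $S^2=-1$.

*Proof.* (a) Let $R_i\in W_i$ be an indeterminacy point. Its preimage in $W$ is a connected union of exceptional curves. By Lemma 9.2, $\rho$ is not constant on it, so not all its components are vertical; hence it contains $S$. Preimages of distinct points are disjoint, so there is only one such $R_i$, and it lies over $\pi(S)=Q$. As $Q\neq P,\bar P$ by (4), nothing over $P$ or $\bar P$ is blown up.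

(b) The exceptional curves of $\tilde E\to E$ have square $-2$ or $-\nu$, hence $\le-2$ on $\tilde E$ and on $W$. Now let $G$ be the exceptional curve of the blow-up of $R_i$. If its strict transform has square $-1$ on $W$, no point on it is blown up later, so $G$ is the full preimage of $R_i$ in $W$. If moreover $G$ is vertical, $\rho$ is constant on it, contradicting Lemma 9.2. So a vertical $G$ has square $\le-2$.

(c) The last exceptional curve has square $-1$. By (b) it is horizontal, so it is $S$ by Proposition 11.1. $\square$

## 12. The two fibres through $E_P$ and $E_{\bar P}$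

By (4), $E_P\ne S$, so $E_P$ is vertical by Proposition 11.1. Let $f_1$ be its fibre, and $\Gamma_1$ the non-exceptional component of $f_1$.

**Step 1. The purpose of this step is to describe $f_1$.** It is reducible. By Lemma 10.1(2) and Proposition 11.3(b), $\Gamma_1$ is its unique $(-1)$-curve, and by Lemma 10.1(4) $\Gamma_1$ has multiplicity $\ge2$. As $S\cdot f_1=1$, $S$ meets exactly one component $G_1$ of $f_1$. It has multiplicity $1$, so $G_1\ne\Gamma_1$, and $S\cdot G_1=1$. So $G_1$ is exceptional and meets $S$, hence lies over $Q$. Consider the union of the components of $f_1$ other than $\Gamma_1$. Each of its connected components is contracted by $\pi$ to one point, and meets $\Gamma_1$ since $f_1$ is connected. There is one over $P$, containing $E_P$, and one over $Q$, containing $G_1$.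

Put $f_2=\tau(f_1)$, $G_2=\tau(G_1)$, $\Gamma_2=\tau(\Gamma_1)$. Then $f_2$ contains $E_{\bar P}$.

**Step 2. Case I: $f_2=f_1$.** Then $\Gamma_1$ meets components of $f_1$ over the three distinct points $P,\bar P,Q$. This contradicts Lemma 10.1(3).

**Step 3. Case II: $f_2\ne f_1$ and $W\ne\tilde E$.** Let $W=W_g\to W_{g-1}$ be the last blow-up. By Proposition 11.3 its exceptional curve is $S$, and its centre is a single point $R$, fixed by $\tau$. Let $G_i^\flat$ be the image of $G_i$ in $W_{g-1}$. Since $S\cdot G_i=1$, $G_i^\flat$ passes through $R$ with multiplicity $1$. Since $G_1\cdot G_2=0$ (different fibres), $G_1^\flat\cdot G_2^\flat=1$. By $\tau$, the two curves have equal squares. The exceptional divisor of $W_{g-1}\to E$ is SNC: it is so for $\tilde E$, and blowing up a point preserves this. So $G_1^\flat,G_2^\flat$ are the only exceptional curves through $R$.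

*Suppose $g-1\ge1$.* The last exceptional curve $J$ of $W_{g-1}$ has $J^2=-1$. Its strict transform on $W$ is exceptional and different from $S$, hence vertical with square $\le-2$. So $R\in J$ and $J\in\{G_1^\flat,G_2^\flat\}$. Therefore both have square $-1$, and $(G_1^\flat+G_2^\flat)^2=-1-1+2=0$, contradicting Lemma 9.1 for $W_{g-1}\to E$.

*Suppose $g-1=0$.* Then $G_1^\flat,G_2^\flat$ are intersecting exceptional curves of $\tilde E\to E$ over $Q\ne P,\bar P$. So $Q=Q_0$, and they are neighbours $i,i+1$ in the chain over $Q_0$, swapped by $\tau$. But $\tau$ acts on the chain by $i\mapsto2\nu-i$ (Section 8), and $i+(i+1)=2\nu$ is impossible by parity.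

**Step 4. Case III: $f_2\ne f_1$ and $W=\tilde E$.** The purpose is to determine the pencil completely. We have $\Gamma_1^2=-1$ on the toric surface $\tilde E$. For $g\in\mathbb T(\kappa)$ the curve $g\Gamma_1$ is algebraically equivalent to $\Gamma_1$, as $\mathbb T$ is connected. So $g\Gamma_1\cdot\Gamma_1=-1<0$, which forces $g\Gamma_1=\Gamma_1$. Hence $\pi(\Gamma_1)$ is a $\mathbb T$-invariant curve. It contains $P$ by Step 1. It does not contain $\bar P$, because $\pi^{-1}(\bar P)=E_{\bar P}\subset f_2$ is disjoint from $f_1$. By (2), $\pi(\Gamma_1)=\bar{\mathcal A}$, and so $\pi(\Gamma_2)=\tau(\bar{\mathcal A})=\mathcal A$.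

Let $\vartheta\in K_0$ be a coordinate on $\mathcal Z\cong\mathbb P^1$ with zero and pole at the points below $f_1$ and $f_2$. On $W$, $\operatorname{div}\vartheta=f_1-f_2$. By Proposition 11.2, $\operatorname{div}_E\vartheta=a_1\bar{\mathcal A}-a_2\mathcal A$ with $a_1,a_2>0$. As $\mathcal A=\bar{\mathcal A}\ne0$ in $\mathrm{Cl}(E)\otimes\mathbb Q$, $a_1=a_2=:a_0$. By (3), $\vartheta^\nu/(\eta/r^\nu)^{a_0}$ has trivial divisor on the normal projective surface $E$, so it is constant. Thus $(\eta/r^\nu)^{a_0}\in K_0$, and by Lemma 7.2 $\eta/r^\nu\in K_0$. Then $\eta/\xi=(\eta/r^\nu)^2\in K_0$. Put $\beta=y/x\in F_0$. One of $\beta,\beta^2$ equals $\eta/\xi$, so by Lemma 7.2 again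
$$\beta=y/x\in K_0\subset K. \tag{5}$$

Surface geometry cannot go further here. The function $\eta/r^\nu$ gives a genuine morphism $\tilde E\to\mathbb P^1$ whose fibres are permuted by $\tau$: its value at a ray $(\alpha,\beta')$ is $\nu\beta'-\alpha$, and both rays on which this vanishes, $(\nu,1)$ and $(-\nu,-1)$, occur in the fan. It is even realized by an exponential map over $k$ when $l=0$, $m=1$. Then $k[z,t]=k[z,r]$, and $z\mapsto z+T$ fixing $u_1,u_2,r$ is an exponential map on $C_k$ that is homogeneous with $\delta=-2\zeta$. So the last contradiction must come from $C$ itself and from $m\geq 2$.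

## 13. The surviving pencil and a derivation of $K$

**Step 1. The purpose of this step is to show $x,y,r\in K$.** Recall $C\subset K[s]=(D\setminus0)^{-1}C$, and $y=\beta x$ by (5). Suppose $x\notin K$. Then $x$ has a prime factor in $K[s]$, which also divides $y=\beta x$. It generates a height-one prime of $K[s]$. As $K[s]$ is a localization of $C$, this contracts to a height-one prime of $C$ containing $x,y$, contradicting Lemma 7.1. So $x,y\in K$. Then $r^N=xy\in K$, and $r\in K$ because $K$ is algebraically closed in $K(s)$.

**Step 2. The purpose of this step is to find a derivation $\partial$ of $K$ with $\partial r=1$.** In the module of differentials of $\operatorname{Frac}C=\kappa(x,z,t,v)$ over $\kappa$, with basis $dx,dz,dt,dv_i$,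
$$dr=m\,t^{m-1}M^p\,dt\ne0,$$
since $p\nmid m$. So $r$ is not a $p$-th power in $\operatorname{Frac}C$, and a fortiori $r\notin K^p$. Recall that a $p$-basis of $K$ is a family of elements whose monomials with exponents in $\{0,\dots,p-1\}$ form a basis of $K$ over $K^p$; for instance $\{c\}$ is a $p$-basis of $\kappa(c)$. Any element outside $K^p$ belongs to a $p$-basis, and derivations of $K$ can be prescribed arbitrarily on a $p$-basis. So there is a derivation $\partial$ of $K$ with $\partial r=1$. Extend it to $K[s]$ by $\partial s=0$.

**Step 3. The purpose of this step is to apply $\partial$ to the definition of $r$.** The elements $z,t,v_i$ lie in $K[s]$, and $\partial$ kills $p$-th powers. From $r=z^p+t^mM^p$ we get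
$$1=m\,t^{m-1}M^p\,\partial t\qquad\text{in }K[s].$$
As $m\ge2$, $t$ and all $v_i$ are units of $K[s]$, so they lie in $K$. Then $z^p=r-t^mM^p\in K$, and $z\in K$ because $K$ is algebraically closed in $K(s)$. Together with $x\in K$ this gives $\operatorname{Frac}C=\kappa(x,z,t,v)\subset K$, contradicting $\operatorname{Frac}C=K(s)$ with $s$ transcendental over $K$.

So Case III is impossible as well. This proves Proposition 6.1. Hence $B$ is rigid over $k$, Proposition 5.1 gives the rest of part 2 and part 3 of Theorem 1, and part 1 was proved in Section 3. $\blacksquare$
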